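\title{Optimal decay of the tilt-excess of two-dimensional integral varifolds with locally bounded first variation}

\begin{abstract}
Let $V$ be a two-dimensional integral varifold in an open subset of $\mathbf R^n$, $n>2$, whose first variation is representable by integration. We prove that for $V$ almost all $(a,T)$ and every $q>2$ the tilt-excess with exponent $q$ in the ball of radius $r$ about $a$ is $O(r^{2/q})$, and in fact $o(r^{2/q})$. No rate can be added to this statement, and the bound fails for $q=2$. The proof tests the first variation with vector fields that depend on a second point of the varifold. This bounds the oscillation of the tangent planes on each dyadic scale, and the bounds are summed by a downward induction on the scale.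
\end{abstract}

\section{Introduction}\label{sec:intro}

\subsection{The question}\label{sub:question}

Let $n>2$ be an integer, let $U\subset\mathbf R^n$ be open, and let $\mathbf G(n,2)$ be the Grassmannian of two-dimensional linear subspaces of $\mathbf R^n$. We identify a subspace with the orthogonal projection onto it, and $|\cdot|$ denotes the Hilbert--Schmidt norm of linear maps. We write $\mathbf B(a,r)$ for the closed ball with center $a$ and radius $r$.

A \emph{two-dimensional varifold} in $U$ is a Radon measure $V$ on $U\times\mathbf G(n,2)$; its \emph{weight} is the measure $\|V\|(E)=V(E\times\mathbf G(n,2))$ on $U$. The varifold is \emph{rectifiable} if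
\begin{equation}\label{eq:rect}
\int f\,dV=\int_\Sigma f(z,P_z)\,\varkappa(z)\,d\mathcal H^2(z)\qquad\text{for }f\in C_c(U\times\mathbf G(n,2)).
\end{equation}
Here $\Sigma\subset U$ is a Borel set that is covered, up to an $\mathcal H^2$ null set, by countably many two-dimensional submanifolds of class $C^1$; the multiplicity $\varkappa>0$ is locally integrable with respect to $\mathcal H^2\llcorner\Sigma$; and $P_z$ is the approximate tangent plane, which is characterized by the property that $P_z=\operatorname{Tan}(M,z)$ for $\mathcal H^2$ almost all $z\in\Sigma\cap M$ whenever $M$ is a two-dimensional submanifold of class $C^1$. For a rectifiable varifold the density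
$$\boldsymbol\Theta^2(\|V\|,z)=\lim_{r\to0+}\frac{\|V\|(\mathbf B(z,r))}{\pi r^2}$$
exists and equals $\varkappa(z)$ for $\|V\|$ almost all $z$. The varifold is \emph{integral} if $\varkappa$ takes integer values; then $\boldsymbol\Theta^2(\|V\|,z)\ge1$ for $\|V\|$ almost all $z$.

The \emph{first variation} of $V$ is the linear functional
$$\delta V(X)=\int S\cdot DX(z)\,dV(z,S),\qquad X\in C^1_c(U,\mathbf R^n),$$
where $S\cdot DX=\operatorname{tr}(S\,DX)$ is the divergence of $X$ along $S$. Its total variation $\|\delta V\|$ is the largest Borel regular measure with $\|\delta V\|(O)=\sup\{\delta V(X):\operatorname{spt}X\subset O,\ |X|\le1\}$ for open $O\subset U$. One says that $\delta V$ is \emph{representable by integration} if $\|\delta V\|$ is a Radon measure; then $|\delta V(X)|\le\int|X|\,d\|\delta V\|$. For a surface $\Sigma$ of class $C^2$ with boundary, taken with multiplicity one, the divergence theorem gives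
\begin{equation}\label{eq:smooth}
\delta V(X)=-\int_\Sigma\mathbf h\cdot X\,d\mathcal H^2+\int_{\partial\Sigma}\mathbf n\cdot X\,d\mathcal H^1,
\end{equation}
where $\mathbf h$ is the mean curvature vector and $\mathbf n$ the outer unit conormal. Thus the hypothesis that $\|\delta V\|$ is Radon allows an integrable mean curvature and boundary curves of locally finite length.

For $\mathbf B(a,r)\subset U$, $T\in\mathbf G(n,2)$ and $1\le q<\infty$ the \emph{tilt-excess} with exponent $q$ is
$$\phi_q(a,r,T)=r^{-2/q}\Big(\int_{\mathbf B(a,r)\times\mathbf G(n,2)}|S-T|^q\,dV(z,S)\Big)^{1/q}.$$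
It measures, in the $L^q$ mean, how far the tangent planes in $\mathbf B(a,r)$ are from $T$, and its rate of decay as $r\to0$ is an integral form of H\"older continuity of the tangent plane at $a$. We answer the following question, posed in \cite{problem}.

\begin{quote}
Let $V$ be a two-dimensional integral varifold in $U$ such that $\|\delta V\|$ is a Radon measure, and let $2<q<\infty$ and $\alpha=2/q$. Is it true that $\limsup_{r\to0+}r^{-\alpha}\phi_q(a,r,T)<\infty$ for $V$ almost all $(a,T)$?
\end{quote}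

The question belongs to a family. Consider $m$-dimensional integral varifolds $V$ in $U$, $m<n$, with $\boldsymbol\Theta^m(\|V\|,\cdot)\ge1$ almost everywhere and $\delta V$ representable by integration, and let $1\le p\le\infty$; if $p>1$, assume in addition that $\|\delta V\|$ is absolutely continuous with respect to $\|V\|$ and that the generalized mean curvature vector belongs to $\mathbf L_p^{\mathrm{loc}}(\|V\|,\mathbf R^n)$. According to \cite{problem}, the analogous question for $2<q<\infty$ and $0<\alpha\le1$ is settled in all cases except $m=2$, $p=1$, $\alpha=2/q$, which is the case above. Since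
\begin{equation}\label{eq:r4}
\big(r^{-2/q}\phi_q(a,r,T)\big)^q=r^{-4}\int_{\mathbf B(a,r)\times\mathbf G(n,2)}|S-T|^q\,dV(z,S),
\end{equation}
the question is whether the tilt integral is $O(r^4)$. The power $4$ does not depend on $q$.

\subsection{Spheres and catenoidal necks}\label{sub:examples}

On a $C^2$ surface $|S-T|\le C|z-a|$ near $a$, so the tilt integral is $O(r^{q+2})$, which for $q>2$ is much smaller than $r^4$. A general $V$ is covered almost everywhere by $C^2$ surfaces (Theorem~\ref{thm:menne} below), but near a typical point $a$ of such a surface there may be small additional pieces of $V$ whose tilt is of order one. What limits them is the first variation: by differentiation of measures, $\|\delta V\|(\mathbf B(a,r))\le Cr^2$ for small $r$ at $\|V\|$ almost every $a$. Two examples show how much tilt this budget can buy. We work in $\mathbf R^3\subset\mathbf R^n$ with $P=\mathbf R^2\times\{0\}$. If $S\subset\mathbf R^3$ has unit normal $\nu\in\mathbf R^3$, then $|S-P|^2=|\nu\otimes\nu-e_3\otimes e_3|^2=2(1-\nu_3^2)$.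

\begin{example}[sphere]\label{ex:sphere}
A round sphere of radius $\varepsilon$ has area $4\pi\varepsilon^2$ and $|\mathbf h|=2/\varepsilon$, so its first variation has total mass $8\pi\varepsilon$. Its tilt integral is $\int|S-P|^q\,d\mathcal H^2=\sigma_q\varepsilon^2$, where $\sigma_q=\int_{\mathbf S^2}(2-2\nu_3^2)^{q/2}\,d\mathcal H^2(\nu)>0$.
\end{example}

\begin{example}[half catenoid]\label{ex:cat}
For $0<\varepsilon\le\rho/2$ let $\Sigma_{\varepsilon,\rho}$ be the graph over the annulus $\{\varepsilon\le|x|\le\rho\}\subset P$ of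
$$u(x)=\varepsilon\operatorname{arcosh}(|x|/\varepsilon)-\varepsilon\operatorname{arcosh}(\rho/\varepsilon).$$
This is a smooth surface with two boundary circles; it meets $P$ exactly along $|x|=\rho$, and $|u|\le\varepsilon\operatorname{arcosh}(\rho/\varepsilon)\le\rho$. With $t=|x|$ the radial derivative is $u_t=\varepsilon(t^2-\varepsilon^2)^{-1/2}$, so
$$(1+u_t^2)^{1/2}=t\,(t^2-\varepsilon^2)^{-1/2},\qquad u_t(1+u_t^2)^{-1/2}=\varepsilon/t .$$
The second identity says that $t\,u_t(1+u_t^2)^{-1/2}$ is constant, which is the minimal surface equation for a radial function; hence $\mathbf h=0$. It also gives $1-\nu_3^2=\varepsilon^2/t^2$. The area is at most $2\pi\rho\int_\varepsilon^\rho t(t^2-\varepsilon^2)^{-1/2}\,dt\le2\pi\rho^2$, and the substitution $t=\varepsilon s$ yields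
\begin{equation}\label{eq:cattilt}
\int_{\Sigma_{\varepsilon,\rho}}|S-P|^q\,d\mathcal H^2=2^{q/2}\,2\pi\varepsilon^2\int_1^{\rho/\varepsilon}\frac{s^{2-q}}{(s^2-1)^{1/2}}\,ds .
\end{equation}
For $q>2$ this is at most $C(q)\varepsilon^2$, uniformly in $\rho$. For $q=2$ it equals $4\pi\varepsilon^2\operatorname{arcosh}(\rho/\varepsilon)\ge4\pi\varepsilon^2\log(\rho/\varepsilon)$.

Remove from $P$ the disc of radius $\rho$ about $0$ and insert $\Sigma_{\varepsilon,\rho}$. By \eqref{eq:smooth} the first variation of the new surface is carried by two circles. The free boundary $|x|=\varepsilon$ contributes $2\pi\varepsilon$. Along $|x|=\rho$ the conormals of the two pieces fail to cancel by a vector of length $2\sin(\varphi/2)\le\tan\varphi$, where $\tan\varphi=u_t(\rho)\le2\varepsilon/\rho$ because $\rho^2-\varepsilon^2\ge\rho^2/4$; this contributes at most $4\pi\varepsilon$. The total is at most $6\pi\varepsilon$.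
\end{example}

For $q>2$ both objects cost first variation of order $\varepsilon$ and produce a tilt integral of order $\varepsilon^2$. If $\mathbf B(a,r)$ contains such objects of sizes $\varepsilon_1,\varepsilon_2,\dots$, then $\sum\varepsilon_i\le Cr^2$, and the tilt integral is of order $\sum\varepsilon_i^2\le(\sum\varepsilon_i)^2\le C^2r^4$. This suggests the answer yes, with $r^4$ as the right power, and \eqref{eq:cattilt} suggests that a logarithm destroys the bound for $q=2$.

\subsection{Results}

In both theorems $V$ denotes a two-dimensional integral varifold in an open set $U\subset\mathbf R^n$, $n>2$, such that $\|\delta V\|$ is a Radon measure.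

\begin{theorem}\label{thm:bounded}
For $V$ almost all $(a,T)$ the following holds: for every $q>2$,
$$\limsup_{r\to0+}r^{-2/q}\phi_q(a,r,T)<\infty .$$
\end{theorem}

\begin{theorem}\label{thm:sharp}
\begin{enumerate}
\item[(1)] For $V$ almost all $(a,T)$ the following holds: for every $q>2$, $\lim_{r\to0+}r^{-2/q}\phi_q(a,r,T)=0$.
\item[(2)] Let $q>2$ and let $\vartheta:(0,1)\to(0,\infty)$ satisfy $\vartheta(r)\to0$ as $r\to0+$. There is a $V$ as above with $U=\mathbf R^n$ such that
$$\limsup_{r\to0+}\vartheta(r)^{-1}r^{-4}\int_{\mathbf B(a,r)\times\mathbf G(n,2)}|S-T|^q\,dV(z,S)=\infty$$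
for all $(a,T)$ in a set of positive $V$ measure. In particular $\alpha=2/q$ is the optimal exponent.
\item[(3)] There is such a $V$ with $\limsup_{r\to0+}r^{-1}\phi_2(a,r,T)=\infty$ for all $(a,T)$ in a set of positive $V$ measure.
\end{enumerate}
\end{theorem}

Theorem~\ref{thm:bounded} answers the question; part (1) of Theorem~\ref{thm:sharp} is derived from it by a covering argument. Integrality enters the proofs only through Theorem~\ref{thm:menne}. The lower density bound enters through the isoperimetric inequality (Lemma~\ref{lem:iso}), which in dimension two bounds area by the \emph{square} of the first variation. Without a lower density bound this relation is lost: a sphere of radius $\varepsilon$ and multiplicity $\varkappa$ has area $4\pi\varkappa\varepsilon^2$ and first variation $8\pi\varkappa\varepsilon$, and the ratio of the former to the square of the latter is unbounded as $\varkappa\to0$.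

\section{A linear model}\label{sec:model}

For the graph of a function $u$ on $\mathbf R^2$ with small gradient, the tilt is comparable to $|Du|$ and the mean curvature is close to $\Delta u$. The tilt never exceeds a constant, so the quantity to bound is $\int\min\{1,|Du|\}^q$. Under the dilation $u\mapsto\ell^{-1}u(\ell\,\cdot)$ this integral scales like area and $\int|\Delta u|$ scales like length. We normalize $\int|\Delta u|\le1$; the estimate ``tilt integral $\le C\,(\text{first variation})^2$'' then asks for a bound by a constant on a domain that may be very large.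

The following objects are fixed here and used again in Section~\ref{sec:main}. Let
$$q>2,\qquad\beta=\frac{q-2}{20q}\in\Big(0,\frac1{20}\Big),\qquad s_j=2^j,\qquad\theta_j=s_j^{4\beta}\qquad(j\ge0),$$
so that $\theta_j\le s_j$ and $\theta_{j+1}\le2\theta_j$. Let $\eta:\mathbf R^2\to[0,1]$ be smooth and even with $\eta(x)=1$ for $|x|\le3$ and $\eta(x)=0$ for $|x|\ge4$, and let $g:\mathbf R\to\mathbf R$ be smooth and odd with $0\le g'\le1$, $g(t)=t$ for $|t|\le3$, and $|g|\le4$. Put $\eta_j(x)=\eta(x/s_j)$ and $\gamma_j(t)=\theta_j\,g(t/\theta_j)$. Then $\nabla\eta_j$ and $\gamma_j$ are odd, $\eta_j$ and $\gamma_j'$ are even, $|\nabla\eta_j|\le C/s_j$, $|\gamma_j|\le4\theta_j$, and $\gamma_j'=1$ on $[-3\theta_j,3\theta_j]$.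

Testing the equation with the truncation $\gamma_j(u)$ gives $\int\gamma_j'(u)|Du|^2=-\int\gamma_j(u)\Delta u\le4\theta_j$. This controls $Du$ only where $|u|\le3\theta_j$, so the bound for $\int|Du|^2$ grows with the total oscillation of $u$. The growth is real: $u=(2\pi)^{-1}\log|x|$ has $\int_{\{1<|x|<R\}}|Du|^2=(2\pi)^{-1}\log R$. The remedy is to truncate relative to the height of a second point at distance about $s_j$, so that only the oscillation of $u$ on scale $s_j$ matters. What comes out is a bound for the oscillation of $Du$ on scale $s_j$.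

\begin{lemma}\label{lem:model}
Let $u\in C_c^\infty(\mathbf R^2)$ satisfy $\int|\Delta u|\le1$ and, for all $j\ge0$, $|u(x)-u(x')|\le3\theta_j$ whenever $|x-x'|\le3s_j$. Then $\int\min\{1,|Du|\}^q\le C(q)$.
\end{lemma}

\begin{proof}
Fix $j$ and $x'$, and let $\varphi(x)=\eta\gamma$ with $\eta=\eta_j(x-x')$ and $\gamma=\gamma_j(u(x)-u(x'))$. Since $\int D\varphi\,dx=0$, we may subtract the constant vector $Du(x')$ in the weak form of the equation:
$$-\int\eta\gamma\,\Delta u\,dx=\int\gamma\,\nabla\eta\cdot(Du(x)-Du(x'))\,dx+\int\eta\gamma'\,(Du(x)-Du(x'))\cdot Du(x)\,dx .$$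
Integrate over $x'$. When $x$ and $x'$ are interchanged, each of the three factors $\gamma$, $\nabla\eta$ and $Du(x)-Du(x')$ changes sign, so the first term on the right integrates to zero. In the second term $\eta\gamma'$ is symmetric, and averaging the term with its mirror image produces a square. Hence
$$\mathcal D_j:=\tfrac12\iint\eta\gamma'\,|Du(x)-Du(x')|^2\,dx\,dx'=-\iint\eta\gamma\,\Delta u(x)\,dx\,dx'\le4\theta_j\cdot16\pi s_j^2 .$$
By the oscillation hypothesis $\eta\gamma'=1$ for $|x-x'|\le3s_j$. Let $\bar v_i(x)$ be the mean of $Du$ over the disc $E_i(x)$ of radius $s_i$ about $x$, let $w(x)^2$ be the mean of $|Du(x)-Du(x')|^2$ over $x'\in E_0(x)$, and let $\delta_i(x)^2$ be the mean of $|Du(x')-Du(x'')|^2$ over $(x',x'')\in E_i(x)\times E_{i+1}(x)$. Jensen's inequality gives $|Du-\bar v_0|\le w$ and $|\bar v_i-\bar v_{i+1}|\le\delta_i$, and $\bar v_i\to0$ as $i\to\infty$. Therefore $|Du|\le w+\sum_{i\ge0}\delta_i$, and, according to which of the two terms is larger, $\min\{1,|Du|\}^q\le4w^2+2^q(\sum\delta_i)^q$.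

Points of $E_i(x)$ and $E_{i+1}(x)$ are at distance at most $3s_i$, and for given $x'$ the set of $x$ with $x'\in E_i(x)$ has area $\pi s_i^2$. Hence
$$\int w^2\le\frac{2\mathcal D_0}{\pi}\le C,\qquad\sup\delta_i^2\le\frac{2\mathcal D_i}{4\pi^2s_i^4}\le C\theta_is_i^{-2},\qquad\int\delta_i^2\le\pi s_i^2\,\frac{2\mathcal D_i}{4\pi^2s_i^4}\le C\theta_i .$$
Thus $\int\delta_i^q\le(\sup\delta_i)^{q-2}\int\delta_i^2\le C\theta_i^{q/2}s_i^{2-q}=Cs_i^{-9(q-2)/10}$, and Minkowski's inequality gives $\|\sum\delta_i\|_{L^q}\le\sum\|\delta_i\|_{L^q}\le C(q)$.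
\end{proof}

Each scale carries an $L^2$ oscillation that is nearly bounded but does not decay, while its supremum decays nearly like $1/s_i$; the factor $(\sup\delta_i)^{q-2}$ makes the sum converge, and it is absent for $q=2$. For a varifold, four ingredients of this proof are no longer free.
\begin{enumerate}
\item[(a)] Subtracting a constant vector produces an error that is cubic in the tilt (Lemma~\ref{lem:doubling}).
\item[(b)] The area of $V$ above a disc of radius $s_i$ must be bounded by $Cs_i^2$ (Lemma~\ref{lem:upper}).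
\item[(c)] There is no oscillation hypothesis. We replace the discs by flat ellipsoids of width $s_i$ and height $\theta_i$, on which the truncation is inactive by construction, and prove that they contain area at least $cs_i^2$ (Lemma~\ref{lem:lower}). This fails at points of a small isolated sphere, but such points have bounded total measure by the isoperimetric inequality.
\item[(d)] The telescoping sum must start from a top scale on which the mean tilt is known to be small. This information is weaker than the desired estimate by a small power of the radius, and it is derived from second order rectifiability in Section~\ref{sec:prelim}.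
\end{enumerate}
The bounds in (a)--(c) on scale $s_j$ need tilt bounds on larger scales, which in turn follow from the telescoping sum. They are therefore proved together, by downward induction on $j$.

\section{Standard facts and tilt coordinates}\label{sec:facts}

\subsection{Covering, differentiation, second order rectifiability}

We use the following facts.
\begin{enumerate}
\item[(F1)] \emph{Besicovitch.} There is an integer $b_n$ with this property: if to each point $z$ of a set $A\subset\mathbf R^n$ a ball $\mathbf B(z,\rho_z)$ is assigned and $\sup\rho_z<\infty$, then $A$ is covered by $b_n$ countable subfamilies of these balls, each consisting of disjoint balls.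
\item[(F2)] \emph{Vitali.} A family of closed balls with bounded radii has a countable disjoint subfamily such that the concentric balls of five times the radius cover the union of the family.
\item[(F3)] \emph{Differentiation.} If $\mu,\nu$ are Radon measures on $U$, then for $\mu$ almost all $a$ the limit of $\nu(\mathbf B(a,r))/\mu(\mathbf B(a,r))$ as $r\to0+$ exists, is finite, and equals the density of the absolutely continuous part of $\nu$. Applied to $\nu\llcorner(U\setminus A)$ with $A$ Borel, this gives $\nu(\mathbf B(a,r)\setminus A)=o(\mu(\mathbf B(a,r)))$ for $\mu$ almost all $a\in A$.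
\item[(F4)] A nondecreasing function $F$ on an interval is differentiable almost everywhere, and $\int_s^tF'\le F(t)-F(s)$.
\end{enumerate}

\begin{theorem}[Menne \cite{menne}]\label{thm:menne}
If $V$ is an integral varifold in $U$ such that $\|\delta V\|$ is a Radon measure, then $\|V\|$ almost all of $U$ is covered by countably many submanifolds of class $C^2$ of the dimension of $V$.
\end{theorem}

We call $V$ \emph{admissible} in $U$ if it is a rectifiable two-dimensional varifold in $U$ with $\boldsymbol\Theta^2(\|V\|,\cdot)\ge1$ $\|V\|$ almost everywhere and $\|\delta V\|$ Radon. For a Borel set $E\subset U$ we write $V\llcorner E$ for $V\llcorner(E\times\mathbf G(n,2))$, and $\int_Ef\,dV$ for the integral over $E\times\mathbf G(n,2)$. If $E$ is relatively compact in $U$, then $V\llcorner E$ is a rectifiable varifold in $\mathbf R^n$, represented by \eqref{eq:rect} with $\Sigma\cap E$ in place of $\Sigma$; so its density is again at least $1$ almost everywhere. For $f\in C^1$ and a constant vector $w$ we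 have
\begin{equation}\label{eq:fw}
S\cdot D(fw)=Sw\cdot\nabla f .
\end{equation}

\subsection{Tilt coordinates}\label{sub:tilt}

Fix $T\in\mathbf G(n,2)$ and put $N=T^\perp$. Points are written $z=(x,y)\in T\times N$; we fix an orthonormal basis $e_3,\dots,e_n$ of $N$, put $y_k=e_k\cdot z$, and identify $T$ with $\mathbf R^2$. Let $B_\rho=\mathbf B(0,\rho)$. For $S\in\mathbf G(n,2)$ define
$$\tau=\tau(S)=(\operatorname{tr}NS)^{1/2},\qquad v_k=TSe_k\in T,\qquad v=(v_3,\dots,v_n),\qquad S_{kk}=e_k\cdot Se_k .$$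
Since $|S-T|^2=4-2\operatorname{tr}ST=2\operatorname{tr}NS$, we have $\tau=|S-T|/\sqrt2\le\sqrt2$. The following relations are used throughout:
\begin{gather}
S_{kk}=|Se_k|^2=|v_k|^2+|NSe_k|^2,\qquad\tau^2=\textstyle\sum_kS_{kk}=|v|^2+|NSN|^2,\label{eq:T1}\\
|Sb|\le\tau|b|\quad(b\in N),\qquad|v_k|\le|Se_k|\le\min\{\tau,1\},\label{eq:T2}\\
|(T-TST)w|\le\tau^2|w|\quad(w\in\mathbf R^n).\label{eq:T3}
\end{gather}
Indeed, \eqref{eq:T1} is the Pythagorean theorem, \eqref{eq:T2} holds because $|SN|^2=\operatorname{tr}NSN=\tau^2$, and \eqref{eq:T3} holds because $T-TST=T(1-S)T$ is nonnegative with trace $2-\operatorname{tr}TS=\tau^2$.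

The quantity $v$ plays the role of $Du$. If $n=3$ and $S$ is the graph of $x\mapsto p\cdot x$, then $Se_3=(1+|p|^2)^{-1}(p,|p|^2)$. So $v=p/(1+|p|^2)$ is the slope to first order, $|NSN|$ is quadratic in the slope, and $e_3-v$ agrees up to cubic terms with the normal vector $(-p,1)$ of $S$.

\section{Isoperimetric and Sobolev inequalities}\label{sec:iso}

In this section $V$ is admissible in $U$. All estimates come from applying one isoperimetric inequality to the part of $V$ inside a level set, so we first bound the first variation created by cutting.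

\begin{lemma}[slicing]\label{lem:slice}
Let $h\ge0$ be continuous on $U$ and $C^1$ on $\{h>0\}$, and let $\omega\geq0$ be a bounded Borel function on $U\times\mathbf G(n,2)$ with $|S\nabla h(z)|\le\omega(z,S)$ whenever $h(z)>0$.
\begin{enumerate}
\item[(a)] If $\{h<t_0\}$ is relatively compact in $U$ and $F(t)=\int_{\{h<t\}}\omega\,dV$, then for almost all $t\in(0,t_0)$
$$\|\delta(V\llcorner\{h<t\})\|(\mathbf R^n)\le\|\delta V\|(\{h<t\})+F'(t).$$
\item[(b)] If $h\in C^1_c(U)$ and $F(t)=\int_{\{0<h\le t\}}\omega\,dV$, then for almost all $t>0$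
$$\|\delta(V\llcorner\{h>t\})\|(\mathbf R^n)\le\|\delta V\|(\{h>t\})+F'(t).$$
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Let $F$ be differentiable at $t$. For $0<\varepsilon<t$ take a nonincreasing $g_\varepsilon\in C^1(\mathbf R)$ with $g_\varepsilon=1$ on $(-\infty,t-\varepsilon]$, $g_\varepsilon=0$ on $[t,\infty)$ and $|g_\varepsilon'|\le(1+\varepsilon)/\varepsilon$. Then $g_\varepsilon(h)\in C^1_c(U)$, because it equals $1$ near $\{h=0\}$ and vanishes outside $\{h<t\}$. For $X\in C^1_c(\mathbf R^n,\mathbf R^n)$ with $|X|\le1$,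
\begin{align*}
\int g_\varepsilon(h)\,S\cdot DX\,dV&=\delta V(g_\varepsilon(h)X)-\int g_\varepsilon'(h)\,S\nabla h\cdot X\,dV\\
&\le\|\delta V\|(\{h<t\})+(1+\varepsilon)\,\frac{F(t)-F(t-\varepsilon)}\varepsilon .
\end{align*}
As $\varepsilon\to0$, $g_\varepsilon(h)\to\mathbf 1_{\{h<t\}}$ pointwise, so the left side tends to $\delta(V\llcorner\{h<t\})(X)$. For (b) take $g_\varepsilon$ nondecreasing, equal to $0$ on $(-\infty,t]$ and to $1$ on $[t+\varepsilon,\infty)$; the last term becomes $(1+\varepsilon)(F(t+\varepsilon)-F(t))/\varepsilon$.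
\end{proof}

\begin{lemma}[isoperimetric inequality]\label{lem:iso}
There is $C_I=C_I(n)\ge1$ such that $\|V'\|(\mathbf R^n)^{1/2}\le C_I\|\delta V'\|(\mathbf R^n)$ whenever $V'=V\llcorner E$ with $E$ Borel and relatively compact in $U$.
\end{lemma}

\begin{proof}
We may assume $\|\delta V'\|(\mathbf R^n)<\infty$ and $m=\|V'\|(\mathbf R^n)>0$. Fix $\xi\in\mathbf R^n$ and put $f(t)=t^{-2}\|V'\|(\mathbf B(\xi,t))$. We first prove the monotonicity inequality
\begin{equation}\label{eq:mono}
f(\sigma)\le f(\rho)+\int_\sigma^\rho t^{-2}\|\delta V'\|(\mathbf B(\xi,t))\,dt\qquad(0<\sigma<\rho).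
\end{equation}
Let $\chi:[0,\infty)\to[0,1]$ be smooth and nonincreasing, equal to $1$ near $0$ and to $0$ on $[1,\infty)$. Put $\zeta=|z-\xi|/t$, $\nu=(z-\xi)/|z-\xi|$, $I(t)=t^{-2}\int\chi(\zeta)\,d\|V'\|$ and $X=\chi(\zeta)(z-\xi)$. Then $\delta V'(X)=\int2\chi+\chi'(\zeta)\zeta\,S\nu\cdot\nu\,dV'$ and $t^3I'(t)=-\int2\chi+\chi'(\zeta)\zeta\,d\|V'\|$, so
$$t^3I'(t)=-\delta V'(X)+\int\chi'(\zeta)\zeta\,(S\nu\cdot\nu-1)\,dV'\ge-t\,\|\delta V'\|(\mathbf B(\xi,t)),$$
because $\chi'\le0$, $S\nu\cdot\nu\le1$ and $|X|\le t$. Integrating from $s$ to $\rho$ and letting $\chi\uparrow\mathbf 1_{[0,1)}$ gives the inequality with open balls in $f$; letting $s\downarrow\sigma$ gives \eqref{eq:mono}.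

Let $\rho_0=(2m/\pi)^{1/2}$ and let $\xi$ satisfy $\boldsymbol\Theta^2(\|V'\|,\xi)\ge1$. Suppose that $\|\delta V'\|(\mathbf B(\xi,t))\le(2\rho_0)^{-1}\|V'\|(\mathbf B(\xi,t))$ for all $t<\rho_0$. Then \eqref{eq:mono} gives $f(\sigma)\le\Psi(\sigma):=m\rho_0^{-2}+(2\rho_0)^{-1}\int_\sigma^{\rho_0}f$. Since $\Psi'=-f/(2\rho_0)\ge-\Psi/(2\rho_0)$ almost everywhere, $e^{\sigma/(2\rho_0)}\Psi(\sigma)$ is nondecreasing, and $f(\sigma)\le e^{1/2}m\rho_0^{-2}=e^{1/2}\pi/2<\pi$ for all $\sigma<\rho_0$. This contradicts $\lim_{\sigma\to0}f(\sigma)\ge\pi$. So for $\|V'\|$ almost every $\xi$ there is $t<\rho_0$ with $\|V'\|(\mathbf B(\xi,t))\le2\rho_0\|\delta V'\|(\mathbf B(\xi,t))$. By (F1), $m\le2b_n\rho_0\|\delta V'\|(\mathbf R^n)=2b_n(2/\pi)^{1/2}m^{1/2}\|\delta V'\|(\mathbf R^n)$.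
\end{proof}

\begin{lemma}[Sobolev inequality]\label{lem:sob}
If $0\le h\in C^1_c(U)$, then
$$\Big(\int h^2\,d\|V\|\Big)^{1/2}\le C_I\Big(\int|S\nabla h|\,dV+\int h\,d\|\delta V\|\Big).$$
\end{lemma}

\begin{proof}
Write $h=\int_0^\infty\mathbf 1_{\{h>t\}}\,dt$. By Minkowski's inequality, Lemma~\ref{lem:iso} and Lemma~\ref{lem:slice}(b) with $\omega=|S\nabla h|$, the left side is at most
$$\int_0^\infty\|V\|(\{h>t\})^{1/2}\,dt\le C_I\int_0^\infty\|\delta V\|(\{h>t\})+F'(t)\,dt,$$
and (F4) bounds $\int_0^\infty F'$ by $\int|S\nabla h|\,dV$.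
\end{proof}

The last lemma separates points near which $V$ has as much area as a surface passing through a whole ball from points that behave like those of a small sphere.

\begin{lemma}[dichotomy]\label{lem:dich}
Let $c_0=1/(16C_I^2)$, $z\in\operatorname{spt}\|V\|$ and $\mathbf B(z,\rho_1)\subset U$. Then at least one of the following holds:
\begin{enumerate}
\item[(L)] $\|V\|(\mathbf B(z,\rho))\ge c_0\rho^2$ for all $\rho\in(0,\rho_1]$;
\item[(S)] $\|V\|(\mathbf B(z,\rho))\le4C_I^2\,\|\delta V\|(\mathbf B(z,\rho))^2$ for some $\rho\in(0,\rho_1]$.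
\end{enumerate}
\end{lemma}

\begin{proof}
Suppose (S) fails. Let $m(\rho)>0$ be the $\|V\|$ measure of the open ball of radius $\rho$ about $z$; it equals $\|V\|(\mathbf B(z,\rho))$ for all but countably many $\rho$. Lemma~\ref{lem:slice}(a) with $h=|\cdot-z|$, $\omega=1$, and Lemma~\ref{lem:iso} give, for almost all $\rho<\rho_1$,
$$m^{1/2}\le C_I\big(\|\delta V\|(\mathbf B(z,\rho))+m'\big)\le\tfrac12m^{1/2}+C_Im' .$$
Hence $(m^{1/2})'\ge1/(4C_I)$ almost everywhere, and (F4) gives $m(\rho)^{1/2}\ge\rho/(4C_I)$.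
\end{proof}

\begin{remark}\label{rem:small}
Let $A$ be a set of points for which (S) holds with balls of bounded radii contained in a Borel set $E$. By (F1), $A$ is covered by countably many of these balls $\mathbf B_i$ with
$\sum_i\|V\|(\mathbf B_i)\le4C_I^2\sum_i\|\delta V\|(\mathbf B_i)^2\le4C_I^2b_n\|\delta V\|(E)^2$,
since for each disjoint subfamily the sum of the squares is at most the square of the sum.
\end{remark}

\section{The tilt estimate for unit first variation}\label{sec:main}

This section proves the varifold version of Lemma~\ref{lem:model}. We keep $q$, $\beta$, $s_j$, $\theta_j$, $\eta_j$, $\gamma_j$ from Section~\ref{sec:model} and $T$, $N$, $\tau$, $v$ from Section~\ref{sub:tilt}.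

\begin{proposition}\label{prop:main}
Let $\kappa_0\ge1$. There are $R_0$ and $C_*$, depending only on $n,\kappa_0,q$, with the following property. If $R\ge R_0$, $V$ is admissible in a neighborhood of $B_{4R}$, and
\begin{equation}\label{eq:hyp}
\|V\|(B_{4R})\le\kappa_0R^2,\qquad\|\delta V\|(B_{4R})\le1,\qquad\int_{B_{4R}}\tau\,dV\le R,\qquad\int_{B_{4R}}\tau^2\,dV\le R^\beta,
\end{equation}
then $\int_{\{|z|<R\}}\tau^q\,dV\le C_*$.
\end{proposition}

The third hypothesis pays for the cutoff near the boundary of the domain, and the fourth starts the induction.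

\subsection{Scales, boxes and good points}

The letter $C$ denotes constants that depend only on $n,\kappa_0,q$. The lowest scale is $K=s_{j_0}$, a large number depending only on $n,\kappa_0,q$; it serves to absorb constants through inequalities of the form $Cs^{-\epsilon}\le1$ for $s\ge K$. No constant $C$ depends on $K$ or $R$. The number $R_0$ is chosen after $K$. The top scale is $s_J$, where $J$ is the largest integer with $s_J\le R^{1-2\beta}$, and all levels $j$ satisfy $j_0\le j\le J$.

An estimate on level $j$ uses information from the larger scales in a slightly larger region, so we work in an increasing sequence of boxes. Let $Q(\rho)=\{|x|<\rho,\ |y|<\rho\}$ and, for $i,j\ge j_0$,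
$$W_i=(1-2^{-\beta})R\,s_i^{-\beta},\qquad R_j=R+\sum_{i=j_0}^{j-1}W_i,\qquad Q_j=Q(R_j).$$
Since $\sum_{i\ge0}W_i=R$, we have $R\le R_j\le2R$ and $Q_j\subset Q(2R)\subset B_{3R}$. For $R_0$ large,
\begin{equation}\label{eq:sizes}
j_0\le J,\qquad R^{1/2}\le s_J,\qquad16s_i\le W_i\le R\quad(i\le J),\qquad R/W_i\le Cs_i^\beta .
\end{equation}
The second inequality holds because $s_J\ge\frac12R^{1-2\beta}$, and the third because $s_i^{1+\beta}\le R^{(1-2\beta)(1+\beta)}$ with $(1-2\beta)(1+\beta)<1$. We shall control the tilt and the area above discs of radius comparable to $s_j$: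
$$\mathcal E_j=\sup_{|x_0|\le R_j}s_j^{-2}\int_{\{|x-x_0|<s_j\}\cap Q_j}\tau^2\,dV,\qquad\mathcal A_j=\sup_{|x_0|\le R_{j+1}}\|V\|\big(\{|x-x_0|<4s_j\}\cap Q_{j+1}\big).$$
The tilt condition on level $i$ is
\begin{equation}
\mathcal E_i\le s_i^{-2+7\beta}.\tag{$\mathrm T_i$}
\end{equation}

Let $G$ be the set of $z\in Q(2R)$ with $\|V\|(\mathbf B(z,\rho))\ge c_0\rho^2$ for all $0<\rho\le R/2$, and let $Z=Q(2R)\setminus G$. Since $z\mapsto\|V\|(\mathbf B(z,\rho))$ is upper semicontinuous, $G$ is relatively closed in $Q(2R)$. By Lemma~\ref{lem:dich} with $\rho_1=R/2$, every point of $Z\cap\operatorname{spt}\|V\|$ satisfies (S) with a ball contained in $B_{4R}$, and Remark~\ref{rem:small} gives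
\begin{equation}\label{eq:Z}
\|V\|(Z)\le4C_I^2b_n\|\delta V\|(B_{4R})^2\le C .
\end{equation}
As $\tau\le\sqrt2$, the set $Z$ contributes only a constant to any tilt integral.

\subsection{The doubling estimate}

Let $\Phi_j$ be smooth with $0\le\Phi_j\le1$, $\Phi_j=1$ on $Q(R_j+2s_j)$, $\operatorname{spt}\Phi_j\subset Q_{j+1}$ and $|\nabla\Phi_j|\le8/W_j$. A product of a cutoff in $|x|$ and a cutoff in $|y|$ has these properties, because $R_{j+1}-R_j-2s_j\ge\frac78W_j$. In double integrals, $(z,S)$ and $(z',S')$ are two points of $V$, primes on $\tau,v$ refer to $S'$, and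
$$\Phi=\Phi_j(z),\quad\Phi'=\Phi_j(z'),\quad\eta=\eta_j(x-x'),\quad\gamma=\gamma_j(y_k-y_k'),\quad\dot\gamma=\gamma_j'(y_k-y_k').$$
Define $\mathcal D_j=\sum_{k=3}^n\mathcal D_{j,k}$, where
$$\mathcal D_{j,k}=\tfrac12\iint\Phi\Phi'\,\eta\,\dot\gamma\,\big(S_{kk}+S'_{kk}-2v_k\cdot v_k'\big)\,dV(z,S)\,dV(z',S').$$
By \eqref{eq:T1}, $S_{kk}+S'_{kk}-2v_k\cdot v'_k=|v_k-v_k'|^2+|NSe_k|^2+|NS'e_k|^2\ge0$. Summing over $k$, we obtain
\begin{equation}\label{eq:Dlower}
\iint_{\Delta_j}\varrho(S,S')^2\,dV\,dV\le2\mathcal D_j,\qquad\varrho(S,S')^2=|v-v'|^2+|NSN|^2+|NS'N|^2,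
\end{equation}
where $\Delta_j$ is the set of pairs with $z,z'\in Q(R_j+2s_j)$, $|x-x'|\le3s_j$ and $|y-y'|\le3\theta_j$.

\begin{lemma}\label{lem:doubling}
There is $C_1=C_1(n,q)$ such that $\mathcal D_j\le C_1\theta_j\mathcal A_j\big[s_j^\beta+s_j^{-1}\int_{Q_{j+1}}\tau^3\,dV\big]$.
\end{lemma}

\begin{proof}
In the linear model the equation was tested after subtracting the gradient at the second point. The vertical field $e_k$ corresponds to the equation and the horizontal field $v_k'$ to the subtracted constant, so for fixed $(z',S')$ we use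
$$X(z)=\Phi\Phi'\eta\gamma\,(e_k-v_k').$$
Apply \eqref{eq:fw} with $w=e_k-v_k'$. Since $\nabla\eta\in T$ and $TSv_k'=v_k'-(T-TST)v_k'$, we have $Sw\cdot\nabla\eta=\nabla\eta\cdot[(v_k-v_k')+(T-TST)v_k']$. Since $\nabla\gamma=\dot\gamma e_k$ and $Sv_k'\cdot e_k=v_k'\cdot v_k$, we have $Sw\cdot\nabla\gamma=\dot\gamma(S_{kk}-v_k\cdot v_k')$. Thus
\begin{align*}
\delta V(X)=\int\Phi\Phi'\gamma\,\nabla\eta\cdot(v_k-v_k')&+\Phi\Phi'\gamma\,\nabla\eta\cdot(T-TST)v_k'\\
&+\Phi\Phi'\eta\dot\gamma\,(S_{kk}-v_k\cdot v_k')+\Phi'\eta\gamma\,Sw\cdot\nabla\Phi\;dV(z,S).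
\end{align*}
Integrate with respect to $dV(z',S')$; all integrands are bounded Borel functions with bounded support, so Fubini's theorem applies. Under the interchange of the two points $\gamma$, $\nabla\eta$ and $v_k-v_k'$ change sign, so the first term integrates to $0$. In the third term $\Phi\Phi'\eta\dot\gamma$ is symmetric, so it integrates to $\mathcal D_{j,k}$.

The remaining integrands vanish unless $z,z'\in Q_{j+1}$ and $|x-x'|<4s_j$. Hence, when one point is fixed, the other ranges over a set of $\|V\|$ measure at most $\mathcal A_j$. We use $|\gamma|\le4\theta_j$ and three bounds. First, $|w|\le\sqrt2$, so $\int|\delta V(X)|\,dV(z',S')\le\iint|X|\,d\|\delta V\|\,dV\le4\sqrt2\,\theta_j\mathcal A_j\|\delta V\|(B_{4R})$. Second, $|(T-TST)v_k'|\le\tau^2\tau'\le\tau^3+\tau'^3$ by \eqref{eq:T2}, \eqref{eq:T3}, so the second term contributes at most $C\theta_js_j^{-1}\mathcal A_j\int_{Q_{j+1}}\tau^3$. Third, $|Sw|\le|Se_k|+|v_k'|\le\tau+\tau'$, so the last term contributes at most $64\,\theta_jW_j^{-1}\mathcal A_j\int_{B_{4R}}\tau$.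 By \eqref{eq:hyp} and \eqref{eq:sizes}, $\|\delta V\|(B_{4R})\le1\le s_j^\beta$ and $W_j^{-1}\int_{B_{4R}}\tau\le Cs_j^\beta$.
\end{proof}

Once $\mathcal A_j\le Cs_j^2$ and $\int\tau^3\le s_j$ are known, the lemma gives $\mathcal D_j\le Cs_j^{2+5\beta}$, which will lead to $\mathcal E_j\le Cs_j^{-2+5\beta}$. The exponent $7\beta$ in $(\mathrm T_j)$ is larger than $5\beta$, which absorbs the constant, and smaller than $8\beta$, so that the tilt integral $s_j^{7\beta}$ is small compared with $\theta_j^2$; this is what Lemma~\ref{lem:lower} needs.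

\subsection{Upper area bound over discs}

The set in the definition of $\mathcal A_j$ is a thin tall cylinder, so the monotonicity inequality for balls does not apply. Its analogue for cylinders over discs in $T$ has an error term $\sigma^{-3}\int\tau^2$, which is integrable in $\sigma$ by the tilt conditions on larger scales.

\begin{lemma}\label{lem:upper}
Let $\kappa_1=64(\kappa_0+3)$ and let $K,R_0$ be large. If $(\mathrm T_i)$ holds for $j<i\le J$, then $\mathcal A_j\le\kappa_1s_j^2$.
\end{lemma}

\begin{proof}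
Let $|x_0|\le R_{j+1}$. Let $\chi:[0,\infty)\to[0,1]$ be smooth and nonincreasing with $\chi=1$ on $[0,\frac12]$ and $\chi=0$ on $[1,\infty)$. Let $\psi$ be a smooth function of $|y|$ with values in $[0,1]$, equal to $1$ for $|y|\le R_{j+1}$ and to $0$ for $|y|\ge R_{j+2}$, with $|\nabla\psi|\le2/W_{j+1}$. For $8s_j\le\sigma\le R$ put $\zeta=|x-x_0|/\sigma$, $\nu=(x-x_0)/|x-x_0|$,
$$I(\sigma)=\sigma^{-2}\int\chi(\zeta)\psi\,d\|V\|,\qquad X=\chi(\zeta)\psi\,(x-x_0).$$
The support of $X$ lies in $\{|x|\le3R,|y|\le2R\}\subset B_{4R}$. The field $z\mapsto x-x_0$ has derivative $T$ and $S\cdot T=2-\tau^2$, so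
$$\delta V(X)=\int\chi\psi(2-\tau^2)+\psi\chi'(\zeta)\zeta\,S\nu\cdot\nu+\chi\,S\nabla\psi\cdot(x-x_0)\,dV,$$
while $\sigma^3I'(\sigma)=-\int2\chi\psi+\psi\chi'(\zeta)\zeta\,d\|V\|$. Eliminating $\int2\chi\psi$, we get
$$\sigma^3I'(\sigma)=-\delta V(X)-\int\chi\psi\tau^2\,dV+\int\psi\chi'(\zeta)\zeta(S\nu\cdot\nu-1)\,dV+\int\chi\,S\nabla\psi\cdot(x-x_0)\,dV.$$
The third term is nonnegative. Since $|X|\le\sigma$ and $\nabla\psi\in N$, \eqref{eq:T2} and \eqref{eq:hyp} give
$$I'(\sigma)\ge-\sigma^{-3}\int_{Y_\sigma}\tau^2\,dV-\sigma^{-2}-\frac{2R}{W_{j+1}}\sigma^{-2},\qquad Y_\sigma=\{|x-x_0|<\sigma,\ |y|<R_{j+2}\}.$$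
Integrate over $[8s_j,R]$, noting that $8s_j=s_{j+3}$. The second term contributes at most $1/(8s_j)$ and the third at most $Cs_j^{\beta-1}$. For the first term let $j+4\le i\le J$ and $\sigma\in[s_{i-1},s_i]$. Then $Y_\sigma\subset Q_i\cap\{|x-x_0|<s_i\}$, because $R_{j+2}\le R_i$ and $R_i-R_{j+1}\ge W_{i-1}\ge s_i$. So $\int_{Y_\sigma}\tau^2\le s_i^2\mathcal E_i$, and $\int_{s_{i-1}}^{s_i}\sigma^{-3}d\sigma=\frac32s_i^{-2}$. The remaining $\sigma$ satisfy $\sigma\ge s_J$ and contribute at most $\frac12s_J^{-2}R^\beta\le R^{\beta-1}$. The first term therefore contributes at most $\frac32\sum_{i\ge j_0}s_i^{-2+7\beta}+R^{\beta-1}$. Each of the three contributions is at most $1$ for $K,R_0$ large, so $I(8s_j)\le I(R)+3\le\kappa_0+3$. Finally $\chi\psi=1$ on $\{|x-x_0|<4s_j\}\cap Q_{j+1}$ for $\sigma=8s_j$.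
\end{proof}

\subsection{Lower area bound in flat ellipsoids}

For $z_0=(x_0,y_0)$ let $E_i(z_0)=\{|x-x_0|^2/s_i^2+|y-y_0|^2/\theta_i^2<1\}$. A good point has area at least $c_0\theta_i^2$ in the ball of radius $\theta_i$, which is far less than $s_i^2$. The missing area comes from the isoperimetric inequality: a surface with little tilt can leave a concentric smaller ellipsoid only sideways.

\begin{lemma}\label{lem:lower}
There is $c_1=c_1(n,q)>0$ such that, for $K,R_0$ large, the following holds. If $j_0\le i\le J$, $z_0\in G\cap Q_i$, and $(\mathrm T_{i+1})$ holds in case $i<J$, then $\|V\|(E_i(z_0))\ge c_1s_i^2$.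
\end{lemma}

\begin{proof}
Write $s=s_i$, $\theta=\theta_i$. We claim that $\int_{E_i(z_0)}\tau^2\,dV\le4s^{7\beta}$. If $i<J$, then $E_i(z_0)\subset Q_{i+1}\cap\{|x-x_0|<s_{i+1}\}$ because $\theta\le s\le W_i$, so the integral is at most $s_{i+1}^2\mathcal E_{i+1}\le(2s)^{7\beta}$. If $i=J$, it is at most $R^\beta\le s^{2\beta}$.

Let $h=(|x-x_0|^2/s^2+|y-y_0|^2/\theta^2)^{1/2}$. Then $\nabla h=a/s+b/\theta$ with $a=(x-x_0)/(sh)\in T$, $b=(y-y_0)/(\theta h)\in N$ and $|a|,|b|\le1$, so $|S\nabla h|\le\omega:=1/s+\tau/\theta$. Put $m(t)=\|V\|(\{h<t\})$ and $F(t)=\int_{\{h<t\}}\omega\,dV$. By Lemmas~\ref{lem:slice}(a) and \ref{lem:iso}, $m^{1/2}\le C_I(1+F')$ almost everywhere on $(0,1)$. Integrating over $[t/2,t]$ gives $m(t/2)^{1/2}\le C_I+2C_IF(t)/t$, and the Cauchy--Schwarz inequality gives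
$$F(t)\le m(t)/s+\theta^{-1}m(t)^{1/2}\,2s^{7\beta/2}=m(t)/s+2s^{-\beta/2}m(t)^{1/2}\qquad(t\le1).$$
For $u_k=m(2^{-k})^{1/2}$ this reads
\begin{equation}\label{eq:uk}
u_{k+1}\le C_I+2C_I\,2^k\big[u_k/s+2s^{-\beta/2}\big]u_k\qquad(k\ge0).
\end{equation}
If $u_0/s$ is small, \eqref{eq:uk} forces $u_k$ to decay geometrically down to a constant within the number of steps for which $2^ks^{-\beta/2}$ stays small; we show that this contradicts $z_0\in G$.

Let $\lambda=2^{-4/\beta}\le\frac12$ and $c=\lambda/(6C_I)$, and suppose $u_0<cs$. Let $k_*$ be the least $k$ with $2^k>\frac c2s^{\beta/2}$; for $K$ large $k_*\ge1$. We show by induction that $u_k\le\lambda^kcs+2C_I$ for $0\le k\le k_*$. If this holds for some $k<k_*$, then $2^k\cdot2s^{-\beta/2}\le c$, and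
$$2^ku_k/s\le(2\lambda)^kc+2^{k+1}C_I/s\le c+cC_Is^{\beta/2-1}\le2c$$
for $K$ large. So \eqref{eq:uk} gives $u_{k+1}\le C_I+6C_Icu_k=C_I+\lambda u_k\le\lambda^{k+1}cs+2C_I$.

Now $\lambda^{k_*}=(2^{k_*})^{-4/\beta}\le(c/2)^{-4/\beta}s^{-2}$, so $u_{k_*}\le3C_I$ for $K$ large. On the other hand $h\le|z-z_0|/\theta$, so $\{h<2^{-k_*}\}$ contains the open ball of radius $2^{-k_*}\theta\le R/2$ about $z_0$. Exhausting it by closed balls and using $z_0\in G$ and $2^{k_*}\le cs^{\beta/2}$, we get $u_{k_*}\ge c_0^{1/2}2^{-k_*}\theta\ge c_0^{1/2}c^{-1}s^{7\beta/2}$, which exceeds $3C_I$ for $K$ large. Hence $u_0\ge cs$, and $c_1=c^2$ works.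
\end{proof}

\subsection{Telescoping}

For $z\in Q_i$ and $S\in\mathbf G(n,2)$ put
\begin{align*}
w_i(z,S)^2&=s_i^{-2}\int_{E_i(z)}\varrho(S,S')^2\,dV(z',S'),\\
\delta_i(z)^2&=s_i^{-4}\int_{E_i(z)}\int_{E_{i+1}(z)}|v'-v''|^2\,dV(z'',S'')\,dV(z',S'),
\end{align*}
and let $\varpi=s_J^{-1}R^{\beta/2}\le2R^{-1+5\beta/2}$.

\begin{lemma}\label{lem:tele}
Let $K,R_0$ be large.
\begin{enumerate}
\item[(a)] For $j_0\le i\le J$,
$$\int_{Q_i}w_i^2\,dV\le2s_i^{-2}\mathcal D_i,\qquad\sup_{Q_i}\delta_i^2\le2s_i^{-4}\mathcal D_i,\qquad\int_{Q_i}\delta_i^2\,d\|V\|\le2\mathcal A_is_i^{-4}\mathcal D_i .$$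
\item[(b)] If $(\mathrm T_i)$ holds for $j<i\le J$, then for all $(z,S)$ with $z\in G\cap Q_j$
$$\tau(S)\le C\Big[w_j(z,S)+\sum_{i=j}^{J-1}\delta_i(z)+\varpi\Big].$$
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Let $z\in Q_i$. Since $\theta_{i+1}\le s_{i+1}=2s_i$, both $E_i(z)$ and $E_{i+1}(z)$ lie in $Q(R_i+2s_i)$. A point of $E_i(z)$ and a point of $E_{i+1}(z)$ differ by less than $3s_i$ in $x$ and by less than $\theta_i+\theta_{i+1}\le3\theta_i$ in $y$. So the pairs $(z,z')$ in the definition of $w_i$ and the pairs $(z',z'')$ in the definition of $\delta_i$ belong to $\Delta_i$, and \eqref{eq:Dlower} gives the first two bounds. For the third, integrate first in $z$: if $|x'|<R_i+2s_i\le R_{i+1}$, then $\{z\in Q_i:z'\in E_i(z)\}\subset\{|x-x'|<4s_i\}\cap Q_{i+1}$ has measure at most $\mathcal A_i$.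

(b) For $j\le i\le J$ we have $z\in G\cap Q_i$, so $\|V\|(E_i(z))\ge c_1s_i^2$ by Lemma~\ref{lem:lower}. Let $\bar v_i$ be the $V$ mean of $v'$ over $E_i(z)\times\mathbf G(n,2)$. By Jensen's inequality, $|v-\bar v_j|^2+|NSN|^2$ is at most the mean of $\varrho(S,S')^2$ over $E_j(z)$, which is at most $w_j^2/c_1$. Likewise $|\bar v_i-\bar v_{i+1}|^2\le\delta_i^2/(4c_1^2)$, and $|\bar v_J|^2\le(c_1s_J^2)^{-1}\int_{B_{4R}}\tau^2\le\varpi^2/c_1$. Since $\tau\le|v|+|NSN|$ by \eqref{eq:T1}, the triangle inequality completes the proof.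
\end{proof}

\subsection{Downward induction}

Let $B=2C_1\kappa_1$ and consider, for $j_0\le j\le J$, the statements
$$\text{(i)}_j\ \ \mathcal A_j\le\kappa_1s_j^2,\qquad\text{(ii)}_j\ \int_{Q_{j+1}}\tau^3\,dV\le s_j,\qquad\text{(iii)}_j\ \ \mathcal D_j\le Bs_j^{2+5\beta},\qquad(\mathrm T_j).$$
By Lemma~\ref{lem:doubling}, (i)$_j$ and (ii)$_j$ imply (iii)$_j$. By Lemma~\ref{lem:tele}(a), (i)$_i$ and (iii)$_i$ imply
\begin{equation}\label{eq:wd}
\int_{Q_i}w_i^2\,dV\le Cs_i^{5\beta},\qquad\sup_{Q_i}\delta_i\le Cs_i^{-1+5\beta/2},\qquad\int_{Q_i}\delta_i^2\,d\|V\|\le Cs_i^{5\beta}.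
\end{equation}
The next lemma is the summation from the linear model. It is needed for the exponent $3$, to control the cubic error on the next level, and for the exponent $q$, to conclude.

\begin{lemma}\label{lem:Lp}
If all four statements hold on all levels $i$ with $j\le i\le J$, then $\int_{Q_j}\tau^p\,dV\le Cs_j^{5\beta}$ for $p\in\{3,q\}$.
\end{lemma}

\begin{proof}
On $G\cap Q_j$, Lemma~\ref{lem:tele}(b) bounds $\tau$ by a constant times the largest of $w_j$, $\sum\delta_i$, $\varpi$. In the first case $\tau^p\le2^{(p-2)/2}\tau^2\le Cw_j^2$. Hence $\tau^p\le C[w_j^2+(\sum\delta_i)^p+\varpi^p]$ in all cases. Let $\epsilon_p=(p-2)-\frac52\beta p$. Then $\epsilon_3=1-\frac{15}2\beta>0$, and $\epsilon_q=\frac78(q-2)>0$; this is where $q>2$ is used. By \eqref{eq:wd} and $Q_j\subset Q_i$,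
$$\int_{Q_j}\delta_i^p\,d\|V\|\le\Big(\sup_{Q_i}\delta_i\Big)^{p-2}\int_{Q_i}\delta_i^2\,d\|V\|\le Cs_i^{-(p-2)(1-5\beta/2)+5\beta}=Cs_i^{-\epsilon_p},$$
so Minkowski's inequality bounds the $L^p(\|V\|\llcorner Q_j)$ norm of $\sum\delta_i$ by $C\sum_{i\ge0}s_i^{-\epsilon_p/p}\le C$. Next, $\varpi^p\|V\|(Q_j)\le2^p\kappa_0R^{-\epsilon_p}\le C$. Together with $\int_{Q_j}w_j^2\le Cs_j^{5\beta}$ and \eqref{eq:Z} this proves the lemma.
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:main}]
We prove the four statements for $j=J,J-1,\dots,j_0$.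

\emph{Level $J$.} The hypothesis of Lemma~\ref{lem:upper} is empty, so (i)$_J$ holds. By \eqref{eq:hyp} and $R\le s_J^2$, we have $\int_{Q_{J+1}}\tau^3\le\sqrt2R^\beta\le s_J$ and $\mathcal E_J\le s_J^{-2}R^\beta\le s_J^{-2+2\beta}$. This gives (ii)$_J$, hence (iii)$_J$, and $(\mathrm T_J)$.

\emph{Level $j<J$,} assuming the statements on all levels $i>j$. Lemma~\ref{lem:upper} gives (i)$_j$. Lemma~\ref{lem:Lp} on level $j+1$ with $p=3$ gives $\int_{Q_{j+1}}\tau^3\le Cs_j^{5\beta}\le s_j$ for $K$ large, which is (ii)$_j$. Hence (iii)$_j$ holds, and \eqref{eq:wd} is available for $j\le i\le J$. For $(\mathrm T_j)$ let $|x_0|\le R_j$ and $Y=\{|x-x_0|<s_j\}\cap Q_j$; then $\|V\|(Y)\le\mathcal A_j\le\kappa_1s_j^2$. Using $\tau^2\le2$ on $Z$ and Lemma~\ref{lem:tele}(b) on $Y\cap G$, we find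
$$s_j^{-2}\int_Y\tau^2\,dV\le Cs_j^{-2}\Big[\|V\|(Z)+\int_{Q_j}w_j^2\,dV\Big]+C\Big(\sum_{i=j}^{J-1}\sup_{Q_i}\delta_i+\varpi\Big)^2\le Cs_j^{-2+5\beta},$$
because $\sum_{i\ge j}s_i^{-1+5\beta/2}\le Cs_j^{-1+5\beta/2}$ and $\varpi\le2R^{-1+5\beta/2}\le2s_j^{-1+5\beta/2}$. For $K$ large, $C\le s_j^{2\beta}$, and $(\mathrm T_j)$ follows.

The induction being complete, Lemma~\ref{lem:Lp} with $j=j_0$ and $p=q$ gives $\int_{Q(R)}\tau^q\,dV\le CK^{5\beta}=:C_*$, and $\{|z|<R\}\subset Q(R)$.
\end{proof}

\section{Preliminary decay at almost every point}\label{sec:prelim}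

After rescaling, the hypotheses \eqref{eq:hyp} become the following decay properties.

\begin{proposition}\label{prop:prelim}
Let $V$ be as in Theorem~\ref{thm:bounded}. For $V$ almost all $(a,T)$, with $\tau=|S-T|/\sqrt2$, we have as $r\to0+$
$$\|V\|(\mathbf B(a,r))=O(r^2),\qquad\|\delta V\|(\mathbf B(a,r))=O(r^2),\qquad\int_{\mathbf B(a,r)}\tau\,dV=O(r^3),$$
and $\int_{\mathbf B(a,r)}\tau^2\,dV=O(r^{4-\lambda})$ for every $\lambda\in(0,1)$.
\end{proposition}

\subsection{Choice of the point}

For $V$ almost all $(a,T)$ there are $C_0\ge1$ and $r_0\in(0,1]$ with $\mathbf B(a,r_0)\subset U$ such that, after a translation making $a=0$: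
\begin{enumerate}
\item[(A1)] $\|V\|(B_r)\le C_0r^2$ and $\|\delta V\|(B_r)\le C_0r^2$ for $r\le r_0$;
\item[(A2)] for $\mathcal P=\{(z,S):|y|\le C_0|z|^2,\ \tau(S)\le C_0|z|\}$, the quantity $\omega(r)=\sup_{\rho\le r}\rho^{-2}V\big((B_\rho\times\mathbf G(n,2))\setminus\mathcal P\big)$ tends to $0$ as $r\to0+$.
\end{enumerate}
Property (A1) holds because the density of $\|V\|$ is finite almost everywhere and by (F3) with $\mu=\|V\|$, $\nu=\|\delta V\|$. For (A2) let $M$ be one of the submanifolds of Theorem~\ref{thm:menne}. By \eqref{eq:rect}, $S=\operatorname{Tan}(M,z)$ for $V$ almost all $(z,S)$ with $z\in M$; in particular $T=\operatorname{Tan}(M,a)$ for $V$ almost all $(a,T)$ with $a\in M$. Near such an $a=0$, $M$ is the graph over $T$ of a $C^2$ map that vanishes to first order at $0$, so $(z,\operatorname{Tan}(M,z))\in\mathcal P$ for $z\in M$ near $0$ if $C_0$ is large. Hence $V((B_\rho\times\mathbf G(n,2))\setminus\mathcal P)\le\|V\|(B_\rho\setminus M)$, which is $o(\rho^2)$ for $\|V\|$ almost all $a\in M$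 by (F3) and (A1).

We fix such a point. All radii below are so small that the balls involved lie in $B_{r_0}$, and $\Phi_r$ denotes a smooth function with $0\le\Phi_r\le1$, $\Phi_r=1$ on $B_r$, $\operatorname{spt}\Phi_r\subset B_{2r}$, $|\nabla\Phi_r|\le2/r$.

\subsection{Tilt in $L^1$ and height in $L^2$}

On $\mathcal P$ the tilt integral over $B_r$ is at most $C_0^2r^3$, but off $\mathcal P$ property (A2) gives only $o(r^2)$. To gain a full power of $r$ we couple the tilt with the height. Put
$$\mathcal T(r)=r^{-3}\int_{B_r}\tau\,dV,\qquad\mathcal Y(r)=r^{-3}\Big(\int_{B_r}|y|^2\,d\|V\|\Big)^{1/2}.$$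
The Sobolev inequality bounds $\mathcal Y$ by $\mathcal T$; a truncated test function bounds $\mathcal T$ by $\mathcal Y$ and $\mathcal T$ itself, with a small factor supplied by (A2).

\begin{lemma}\label{lem:TY}
$\mathcal T(r)$ and $\mathcal Y(r)$ are bounded as $r\to0+$.
\end{lemma}

\begin{proof}
Here $C$ depends only on $n$ and $C_0$. Apply Lemma~\ref{lem:sob} to $h=\Phi_r\,(|y|^2+r^4)^{1/2}$. The gradient of $(|y|^2+r^4)^{1/2}$ lies in $N$ and has norm at most $1$, and $h\le|y|+r^2\le3r$ on $B_{2r}$. With \eqref{eq:T2},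
$$r^3\mathcal Y(r)\le C_I\Big[\int_{B_{2r}}\tau\,dV+\frac2r\int_{B_{2r}}(|y|+r^2)\,d\|V\|+3r\|\delta V\|(B_{2r})\Big].$$
Splitting into $\mathcal P$ and its complement, and using the Cauchy--Schwarz inequality on the latter, we get $\int_{B_{2r}}|y|\le16C_0^2r^4+2r\,\omega(2r)^{1/2}(2r)^3\mathcal Y(2r)$. Hence, with a constant $C_2=C_2(n,C_0)$,
\begin{equation}\label{eq:Y}
\mathcal Y(r)\le C_2\big[1+\mathcal T(2r)+\omega(2r)^{1/2}\mathcal Y(2r)\big].
\end{equation}

For $\theta>0$ let $\gamma(t)=\theta\arctan(t/\theta)$, so that $|\gamma|\le2\theta$ and $\gamma'(t)=(1+t^2/\theta^2)^{-1}$. For $X=\Phi_r\gamma(y_k)e_k$, \eqref{eq:fw} gives $S\cdot DX=\Phi_r\gamma'(y_k)S_{kk}+\gamma(y_k)\,Se_k\cdot\nabla\Phi_r$. Therefore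
\begin{equation}\label{eq:cacc}
\int_{B_r}\frac{S_{kk}}{1+y_k^2/\theta^2}\,dV\le2\theta\Big[\|\delta V\|(B_{2r})+\frac2r\int_{B_{2r}}\tau\,dV\Big]\le C\theta r^2\big(1+\mathcal T(2r)\big).
\end{equation}
Let $\Gamma=1+\mathcal T(2r)+\mathcal Y(r)$ and $\theta=Lr^2\Gamma$ with $L\ge1$. Write $S_{kk}^{1/2}$ as the product of $(S_{kk}/(1+y_k^2/\theta^2))^{1/2}$ and $(1+y_k^2/\theta^2)^{1/2}$. The Cauchy--Schwarz inequality and \eqref{eq:cacc} give
\begin{align*}
\int_{(B_r\times\mathbf G(n,2))\setminus\mathcal P}S_{kk}^{1/2}\,dV&\le(C\theta r^2\Gamma)^{1/2}\big(\omega(r)r^2+\theta^{-2}r^6\mathcal Y(r)^2\big)^{1/2}\\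
&\le Cr^3\Gamma\big(L^{1/2}\omega(r)^{1/2}+L^{-1/2}\big).
\end{align*}
Since $\tau\le\sum_kS_{kk}^{1/2}$, choosing first $L$ large and then $r$ small shows that for every $\sigma>0$
\begin{equation}\label{eq:Tt}
\mathcal T(r)\le C_0^2+\sigma\big(1+\mathcal T(2r)+\mathcal Y(r)\big)\qquad\text{for all sufficiently small }r.
\end{equation}

Let $\Psi=\mathcal T+\mathcal Y/(4C_2)$ and take $\sigma$ with $\sigma\le\frac18$ and $\sigma C_2\le\frac18$. By \eqref{eq:Tt}, $\Psi(r)\le C_0^2+\sigma+\sigma\mathcal T(2r)+(\sigma+\frac1{4C_2})\mathcal Y(r)$. Insert \eqref{eq:Y}. The coefficient of $\mathcal T(2r)$ becomes $\sigma+\sigma C_2+\frac14\le\frac12$, and the coefficient of $\mathcal Y(2r)$ becomes $(\sigma C_2+\frac14)\omega(2r)^{1/2}\le1/(8C_2)$ for small $r$. So there is $r_1>0$ with $\Psi(r)\le C+\frac12\Psi(2r)$ for $r\le r_1$. Iterating until the radius lies in $[r_1,2r_1]$, where $\Psi$ is bounded, we get $\Psi(r)\le2C+\sup_{[r_1,2r_1]}\Psi$.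
\end{proof}

\subsection{Tilt in $L^2$}

From now on constants may depend also on the bounds in Lemma~\ref{lem:TY} and on $\lambda$. On $\{|y|\le2\theta\}$ we have $1+y_k^2/\theta^2\le5$, so \eqref{eq:cacc}, summed over $k$, gives
\begin{equation}\label{eq:slab}
\int_{B_\rho\cap\{|y|\le2\theta\}}\tau^2\,dV\le C\theta\rho^2\qquad\text{for small }\rho\text{ and all }\theta>0.
\end{equation}
For $\theta$ of order $\rho^{2-\lambda}$ this is the desired bound inside a slab. It remains to show that the part of $V$ outside the slab has measure $O(\rho^4)$. Let $m(\theta,\rho)=\|V\|(B_\rho\cap\{|y|>\theta\})$. Chebyshev's inequality and Lemma~\ref{lem:TY} give only $m(\theta,2\rho)\le C\rho^6\theta^{-2}$, which is of order $\rho^{2+2\lambda}$; finitely many applications of the Sobolev inequality improve this.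

\begin{proof}[Proof of Proposition~\ref{prop:prelim}]
The first three bounds are (A1) and Lemma~\ref{lem:TY}. Let $g_0$ be smooth with $0\le g_0\le1$, $g_0=0$ on $[0,1]$, $g_0=1$ on $[2,\infty)$, $|g_0'|\le2$, and apply Lemma~\ref{lem:sob} to $h=\Phi_\rho\,g_0(|y|/\theta)$. By \eqref{eq:T2} and (A1),
$$m(2\theta,\rho)^{1/2}\le C_I\Big[\frac2\theta\int_{B_{2\rho}\cap\{\theta<|y|<2\theta\}}\tau\,dV+\frac2\rho\,m(\theta,2\rho)+4C_0\rho^2\Big].$$
By the Cauchy--Schwarz inequality and \eqref{eq:slab}, the integral is at most $(C\theta\rho^2)^{1/2}m(\theta,2\rho)^{1/2}$. Squaring, we get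
$$m(2\theta,\rho)\le C\big[\rho^2/\theta+\rho^{-2}m(\theta,2\rho)\big]m(\theta,2\rho)+C\rho^4 .$$
If $\theta\ge\rho^{2-\lambda}$, the bracket is at most $\rho^2/\theta+C\rho^4/\theta^2\le C\rho^\lambda$. Fix an integer $p\ge2/\lambda$ and put $\rho_l=2^{p-l}\rho$, $\theta_l=2^l(2^p\rho)^{2-\lambda}$ for $0\le l\le p$. Then $\theta_l=2\theta_{l-1}$, $\rho_{l-1}=2\rho_l$ and $\theta_{l-1}\ge\rho_l^{2-\lambda}$, so $m(\theta_l,\rho_l)\le C\rho^\lambda m(\theta_{l-1},\rho_{l-1})+C\rho^4$ for $1\le l\le p$. Starting from $m(\theta_0,\rho_0)\le C\rho^2$, after $p$ steps we obtain $m(\theta_p,\rho)\le C\rho^{2+p\lambda}+C\rho^4\le C\rho^4$. With \eqref{eq:slab}, $\int_{B_\rho}\tau^2\,dV\le C\theta_p\rho^2+2m(\theta_p,\rho)\le C\rho^{4-\lambda}$.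
\end{proof}

\section{The bounds $O(r^4)$ and $o(r^4)$}\label{sec:proofs}

Since $|S-T|\le2$, we have $|S-T|^{q'}\le2^{q'-q}|S-T|^q$ for $q'\ge q$. By \eqref{eq:r4}, the assertions of Theorem~\ref{thm:bounded} and Theorem~\ref{thm:sharp}(1) for one exponent imply them for all larger exponents. It is therefore enough to treat a sequence of exponents decreasing to $2$, and hence a single fixed $q>2$.

\begin{proof}[Proof of Theorem~\ref{thm:bounded}]
Let $\beta=(q-2)/(20q)$, let $(a,T)$ be as in Proposition~\ref{prop:prelim}, and let $a=0$. With $\lambda=\beta/2$ there are $\kappa_0,\Lambda\ge1$ and $C$ such that for all small $r$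
$$\|V\|(B_{4r})\le\kappa_0r^2,\qquad\|\delta V\|(B_{4r})\le\Lambda r^2,\qquad\int_{B_{4r}}\tau\,dV\le\Lambda r^3,\qquad\int_{B_{4r}}\tau^2\,dV\le Cr^{4-\beta/2}.$$
The first variation has the dimension of a length, and we take $\ell=\Lambda r^2$ as the unit. Let $\tilde V$ be the image of $V$ under $z\mapsto z/\ell$, that is, $\int f\,d\tilde V=\ell^{-2}\int f(z/\ell,S)\,dV(z,S)$. It is admissible, and $\|\delta\tilde V\|(E/\ell)=\ell^{-1}\|\delta V\|(E)$. With $R=r/\ell=1/(\Lambda r)$ we have $\|\tilde V\|(B_{4R})\le\ell^{-2}\kappa_0r^2=\kappa_0R^2$, $\|\delta\tilde V\|(B_{4R})\le1$,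
$$\int_{B_{4R}}\tau\,d\tilde V\le\ell^{-2}\Lambda r^3=R,\qquad\int_{B_{4R}}\tau^2\,d\tilde V\le C\Lambda^{-2}r^{-\beta/2}\le(\Lambda r)^{-\beta}=R^\beta,$$
the last inequality for small $r$. For small $r$ also $R\ge R_0$, and Proposition~\ref{prop:main} gives $\int_{\{|z|<r\}}\tau^q\,dV=\ell^2\int_{\{|z|<R\}}\tau^q\,d\tilde V\le C_*\Lambda^2r^4$. Applying this with $2r$ in place of $r$, we get $\int_{B_r}|S-T|^q\,dV\le2^{q/2}\,16\,C_*\Lambda^2r^4$ for all small $r$.
\end{proof}

To pass from $O(r^4)$ to $o(r^4)$ we make the bound of Theorem~\ref{thm:bounded} uniform on a compact set $A$. The part of $V$ near $a$ and off $A$ is covered by balls centered on $A$ whose radii $d_i$ satisfy $\sum d_i^2=o(r^2)$, and each ball contributes $O(d_i^4)$.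

\begin{proof}[Proof of Theorem~\ref{thm:sharp}(1)]
\emph{Uniform sets.} Cover each submanifold from Theorem~\ref{thm:menne} by countably many relatively open pieces $M$ on which $b\mapsto T_b=\operatorname{Tan}(M,b)$ is Lipschitz. For such a piece and an integer $c\ge1$ that is at least the Lipschitz constant, let $M_c$ be the set of $b\in M$ with $\operatorname{dist}(b,\mathbf R^n\setminus U)>1/c$ and
\begin{equation}\label{eq:unif}
\int_{\mathbf B(b,r)}|S-T_b|^q\,dV\le cr^4,\qquad\|V\|(\mathbf B(b,r))\le cr^2\qquad(0<r\le1/c).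
\end{equation}
For fixed $r$ the left sides are Borel functions of $b$ by Fubini's theorem. They are nondecreasing in $r$, so \eqref{eq:unif} for rational $r$ implies it for all $r$; thus $M_c$ is a Borel set. By Theorem~\ref{thm:bounded} and the finiteness of the density, $\|V\|$ almost every point of $M$ lies in some $M_c$. By inner regularity, $\|V\|$ almost all of $U$ is covered by countably many compact sets $A$, each contained in some $M_c$. Fix such an $A$. By (F3) and \eqref{eq:unif}, for $\|V\|$ almost all $a\in A$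
\begin{equation}\label{eq:offA}
\|V\|(\mathbf B(a,r)\setminus A)=o(r^2),\qquad\|\delta V\|(\mathbf B(a,r)\setminus A)=o(r^2).
\end{equation}
Fix such an $a$, put $T=T_a$, and let $4r\le1/c$. Constants depend on $n,c,q$.

\emph{The part on $A$.} For $V$ almost all $(z,S)$ with $z\in A$ we have $S=T_z$, so the integral of $|S-T|^q$ over $\mathbf B(a,r)\cap A$ is at most $(cr)^qcr^2=o(r^4)$, because $q>2$.

\emph{The part off $A$.} For $z\in(\operatorname{spt}\|V\|\cap\mathbf B(a,r))\setminus A$ let $d(z)=\operatorname{dist}(z,A)\in(0,r]$, and apply Lemma~\ref{lem:dich} with $\rho_1=d(z)/2$; note that $\mathbf B(z,\rho_1)\subset\mathbf B(a,2r)\setminus A$. By Remark~\ref{rem:small}, the points satisfying (S) are covered by balls of total $\|V\|$ measure at most $C\|\delta V\|(\mathbf B(a,2r)\setminus A)^2=o(r^4)$, and $|S-T|^q\le2^q$. Among the points satisfying (L), choose by (F2) points $z_i$ with $d_i=d(z_i)$ such that the balls $\mathbf B(z_i,d_i/2)$ are disjoint and the balls $\mathbf B(z_i,5d_i/2)$ cover all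 points satisfying (L). Then $\frac14c_0\sum_id_i^2\le\|V\|(\mathbf B(a,2r)\setminus A)=o(r^2)$, and so $\sum_id_i^4\le(\sum_id_i^2)^2=o(r^4)$. Pick $a_i\in A$ with $|a_i-z_i|=d_i$. Then $\mathbf B(z_i,5d_i/2)\subset\mathbf B(a_i,4d_i)$, $4d_i\le1/c$ and $|T_{a_i}-T|\le c|a_i-a|\le2cr$. By \eqref{eq:unif} at $a_i$,
$$\int_{\mathbf B(a_i,4d_i)}|S-T|^q\,dV\le2^{q-1}\big(c(4d_i)^4+(2cr)^qc(4d_i)^2\big).$$
The sum over $i$ is $o(r^4)+o(r^{q+2})=o(r^4)$. Altogether $\int_{\mathbf B(a,r)}|S-T|^q\,dV=o(r^4)$, and $T_a$ is the plane that belongs to $a$ for $V$ almost all $(a,T)$ with $a\in A$.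
\end{proof}

\section{Sharpness}\label{sec:sharp}

Both constructions place the surfaces of Section~\ref{sub:examples} on finer and finer lattices in $P=\mathbf R^2\times\{0\}\subset\mathbf R^3\subset\mathbf R^n$. In stage $k\ge1$ the lattice is $L_k=r_k\mathbf Z^2\cap[0,1]^2$ with $1/r_k\in\mathbf N$. It has $(1+1/r_k)^2\le4r_k^{-2}$ points, and every point of $[0,1]^2$ is within distance $r_k/\sqrt2$ of $L_k$. The objects of stage $k$ have size $\varepsilon_k=2^{-k}r_k^2$, so that the first variation spent in stage $k$ is at most a constant times $r_k^{-2}\varepsilon_k=2^{-k}$, while $\varepsilon_k^2/r_k^4=4^{-k}$ does not depend on how small $r_k$ is.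

\begin{proof}[Proof of Theorem~\ref{thm:sharp}(2)]
Choose $r_k\to0$ with $1/r_k\in\mathbf N$, $r_k\le\frac13$ and $\vartheta(2r_k)\le8^{-k}$. Let $V$ be the sum of the varifolds associated, with multiplicity one, to the plane $P$ and to the spheres of radius $\varepsilon_k$ and center $(p,2\varepsilon_k)$, for $k\ge1$ and $p\in L_k$. By Example~\ref{ex:sphere} the spheres have total area at most $\sum_k16\pi4^{-k}r_k^2<\infty$ and total first variation at most $\sum_k32\pi2^{-k}<\infty$. Hence $V$ is a Radon measure of the form \eqref{eq:rect}, where $\Sigma$ is the union of the surfaces and $\varkappa(z)$ is the number of surfaces through $z$; so $V$ is integral. Since $P$ has no first variation and the areas are summable, $\delta V$ is the sum of the first variations of the spheres, and $\|\delta V\|(\mathbf R^n)\le32\pi$.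

No sphere meets $P$, so the set of $(a,P)$ with $a\in(0,1)^2\times\{0\}$ has $V$ measure $1$. For such $a$ and each $k$ there is $p\in L_k$ with $|(p,0)-a|\le r_k/\sqrt2$. The sphere over $p$ lies within distance $3\varepsilon_k\le r_k/2$ of $(p,0)$, hence in $\mathbf B(a,2r_k)$. Therefore
$$\vartheta(2r_k)^{-1}(2r_k)^{-4}\int_{\mathbf B(a,2r_k)}|S-P|^q\,dV\ge8^k\,\frac{\sigma_q\varepsilon_k^2}{16r_k^4}=\frac{\sigma_q}{16}\,2^k\to\infty .$$
For $\alpha>2/q$ take $\vartheta(r)=r^{\alpha q-2}$; then the quantity in the theorem equals $(r^{-\alpha}\phi_q(a,r,T))^q$, so no exponent larger than $2/q$ is possible.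
\end{proof}

For $q=2$ the gain must come from the logarithm in Example~\ref{ex:cat}, which can be made as large as we like by taking $r_k$ small. The necks replace discs of the plane, so the discs must be disjoint, must leave a set of positive area, and must still appear near almost every remaining point in all late stages.

\begin{proof}[Proof of Theorem~\ref{thm:sharp}(3)]
We choose $r_k\le\frac1{16}$ and finite families of closed discs in $P$ inductively. Let $O_{k-1}$ be the union of the discs chosen in the stages before $k$, with $O_0=\emptyset$, and let $H_k(r)=\{x\notin O_{k-1}:\operatorname{dist}(x,O_{k-1})<4r\}$. Since $O_{k-1}$ is compact, the area of $H_k(r)$ tends to $0$ as $r\to0$. Choose $r_k$ with $1/r_k\in\mathbf N$ so small that $H_k=H_k(r_k)$ has area at most $2^{-k}$ and $\log(1/(8r_k))\ge16^k$. Put $\rho_k=2^{-k-3}r_k$; then $\rho_k/\varepsilon_k=1/(8r_k)\ge2$. In stage $k$ choose those closed discs of radius $\rho_k$ with center in $L_k$ that are disjoint from $O_{k-1}$. Since $2\rho_k<r_k$,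 all chosen discs are disjoint. Their total area is at most $\sum_k4r_k^{-2}\pi\rho_k^2=\pi/48<\frac12$.

Let $\Sigma$ be obtained from $P$ by replacing each disc of stage $k$ by the corresponding translate of $\Sigma_{\varepsilon_k,\rho_k}$, and let $V$ be the varifold associated to $\Sigma$ with multiplicity one. Let $V_l$ be defined in the same way, using only the discs of the stages $k\le l$. By Example~\ref{ex:cat}, each half catenoid has at most twice the area of its disc, so $V$ is an integral varifold and the total variation of $V-V_l$ is at most $3\sum_{k>l}4r_k^{-2}\pi\rho_k^2\to0$. Hence $\delta V(X)=\lim_l\delta V_l(X)$ for every $X$, and Example~\ref{ex:cat} gives $\|\delta V\|(\mathbf R^n)\le\sum_k4r_k^{-2}\,6\pi\varepsilon_k=24\pi$.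

The set $F=[0,1]^2\setminus\bigcup_kO_k$ has area at least $\frac12$, it is contained in $\Sigma$, and $T=P$ for $V$ almost all $(a,T)$ with $a\in F$. The areas of the sets $H_k$ are summable, so almost every $a\in F$ belongs to only finitely many of them; since $a\notin O_{k-1}$, this means $\operatorname{dist}(a,O_{k-1})\ge4r_k$ for all large $k$. For such $k$ take $p\in L_k$ with $|p-a|\le r_k$. Then $\operatorname{dist}(p,O_{k-1})\ge3r_k>\rho_k$, so the disc about $p$ was chosen in stage $k$. Its half catenoid lies within distance $2\rho_k\le r_k$ of $p$, hence in $\mathbf B(a,2r_k)$. By Example~\ref{ex:cat},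
$$(2r_k)^{-4}\int_{\mathbf B(a,2r_k)}|S-P|^2\,dV\ge\frac{4\pi\varepsilon_k^2}{16r_k^4}\log\frac{\rho_k}{\varepsilon_k}=\frac\pi4\,4^{-k}\log\frac1{8r_k}\ge\frac\pi4\,4^k\to\infty .$$
Since $r_k\to0$, \eqref{eq:r4} with $q=2$ gives $\limsup_{r\to0+}r^{-1}\phi_2(a,r,P)=\infty$.
\end{proof}

\begin{thebibliography}{9}

\bibitem{menne}
U.~Menne, \emph{Second order rectifiability of integral varifolds of locally bounded first variation}, J. Geom. Anal. \textbf{23} (2013), 709--763.

\bibitem{problem}
\emph{Optimal decay rates almost everywhere either for subquadratic tilt-excess of integral varifolds or for arbitrary tilt-excess of non-integral varifolds}, \texttt{https://www.scilag.net/problem/P-181109.1}.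

\end{thebibliography}
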